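\title{A homogeneous indecomposable continuum that contains a simple closed curve}

\begin{abstract}
We construct a one-dimensional homogeneous indecomposable continuum $X$ that contains a Menger curve, and hence a simple closed curve. Thus a homogeneous indecomposable continuum need not be hereditarily unicoherent. The space $X$ is an inverse limit of Menger curves in which every bonding map folds together two copies of a Menger curve glued along a Cantor set. The folds force indecomposability, their sections preserve closed curves, and homogeneity follows from a back-and-forth argument. We also show that the intersections of pairs of subcontinua of $X$ are, up to homeomorphism, exactly the compact metrizable spaces of dimension at most one.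
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{continuum} is a compact connected metrizable space. A continuum $X$ is
\begin{itemize}
\item \emph{indecomposable} if it is not the union of two proper subcontinua;
\item \emph{homogeneous} if for all $x,y\in X$ there is a homeomorphism of $X$ onto itself that maps $x$ to $y$;
\item \emph{hereditarily unicoherent} if for all subcontinua $A,B\subseteq X$, with no condition on $A\cup B$, the set $A\cap B$ is empty or connected.
\end{itemize}
The last condition forbids two subcontinua from closing up into a ring. An arc satisfies it. A simple closed curve does not, because it is the union of two arcs that meet in exactly two points. The condition passes from $X$ to every subcontinuum of $X$, so a hereditarily unicoherent continuum contains no simple closed curve.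

The circle shows that homogeneity alone does not imply hereditary unicoherence; but the circle is the union of two proper arcs, so it is decomposable. Solenoids, the pseudoarc, and solenoids of pseudoarcs (a solenoid with each point blown up into a pseudoarc) are homogeneous and indecomposable, and all of them are hereditarily unicoherent. This leads to the following question, posed in \cite{PID}, where the property is called unicoherence.

\begin{quote}
Is every indecomposable homogeneous continuum hereditarily unicoherent?
\end{quote}

The examples suggest a positive answer, and so does the way in which a solenoid is built: as Example~\ref{ex:solenoid} shows, the doubling of the circle that makes the dyadic solenoid indecomposable also unwinds every closed curve. The answer is nevertheless negative.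

\begin{theorem}\label{thm:main}
There is a one-dimensional, homogeneous, indecomposable continuum $X$ which contains a Menger universal curve, hence a simple closed curve. In particular, $X$ is not hereditarily unicoherent.
\end{theorem}

In the space that we construct, hereditary unicoherence fails at every point and as badly as dimension one permits.

\begin{theorem}\label{thm:strong}
The continuum $X$ constructed in Section~\ref{sec:X} has the following properties.
\begin{enumerate}
\item[(a)] Every point $x\in X$ lies in a Menger curve $M_x\subset X$ which is a retract of $X$. So every compact metrizable space of dimension at most $1$ embeds in $X$, and through every point of $X$ there passes a simple closed curve.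
\item[(b)] A compact metrizable space $K$ is homeomorphic to $A\cap B$ for some subcontinua $A,B$ of $X$ if and only if $\dim K\le 1$.
\end{enumerate}
\end{theorem}

Thus $A\cap B$ may have any finite number of components, or be a Cantor set, or be any other compact metrizable space of dimension at most $1$.

The space $X$ is the limit of an inverse sequence of Menger curves $\Gamma_0\leftarrow\Gamma_1\leftarrow\cdots$. Each $\Gamma_{i+1}$ consists of two copies of $\Gamma_i$ glued along a Cantor set $A_i$, and the bonding map folds the two copies together. Section~\ref{sec:models} isolates, on two examples with circles and intervals, why folds give indecomposability without destroying what the first space contains. Sections~\ref{sec:menger}--\ref{sec:morphisms} develop folds of Menger curves. Section~\ref{sec:X} constructs $X$ and proves everything except homogeneity, which occupies Section~\ref{sec:homog}.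

\section{Inverse limits and two models}\label{sec:models}

Let $Y_0\xleftarrow{q_0}Y_1\xleftarrow{q_1}Y_2\leftarrow\cdots$ be continua with continuous surjections $q_i$. The inverse limit $Y=\varprojlim(Y_i,q_i)$ is the set of sequences $y=(y_0,y_1,\dots)\in\prod_iY_i$ with $q_i(y_{i+1})=y_i$ for all $i$. We write $p_i(y)=y_i$, and $p_{ij}=q_i\cdots q_{j-1}:Y_j\to Y_i$ for $i<j$, $p_{ii}=\mathrm{id}$; then $p_{ij}p_j=p_i$. Dimension means covering dimension. We use the following standard facts.
\begin{enumerate}
\item[(L1)] $Y$ is a continuum and every $p_i$ is surjective. If $\dim Y_i\le1$ for all $i$, then $\dim Y\le 1$.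
\item[(L2)] The sets $p_i^{-1}(V)$ with $V\subset Y_i$ open form a base of $Y$. Consequently, if $L\subset Y$ is closed and $y\notin L$, then $y_j\notin p_j(L)$ for all large $j$: choose a basic set $p_i^{-1}(V)\ni y$ that misses $L$; a point $l\in L$ with $l_j=y_j$ and $j\ge i$ would have $l_i=y_i\in V$.
\item[(L3)] Let $R$ be an infinite set of indices and let $\phi_i:T\to Y_i$ $(i\in R)$ be continuous maps with $p_{ij}\phi_j=\phi_i$ for $i\le j$ in $R$. Then there is a unique continuous map $\phi:T\to Y$ with $p_i\phi=\phi_i$ for all $i\in R$.
\item[(L4)] If each $q_i$ has a continuous section $s^i:Y_i\to Y_{i+1}$, that is, $q_is^i=\mathrm{id}$, then $\sigma(z)=(z,s^0z,s^1s^0z,\dots)$ is a continuous map $Y_0\to Y$ with $p_0\sigma=\mathrm{id}$. Hence $\sigma$ is an embedding and $\sigma p_0$ is a retraction of $Y$ onto $\sigma(Y_0)$.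
\end{enumerate}

All proofs of indecomposability in this paper rest on one observation: over a proper subcontinuum of $Y_i$ there lie two disjoint sheets, a connected set must choose one of them, and a set with interior cannot.

\begin{lemma}[two sheets]\label{lem:sheets}
Suppose that for every $i$ and every proper subcontinuum $J$ of $Y_i$ there are a space $Y'$, a continuous surjection $\pi:Y\to Y'$ and a continuous map $d:Y'\to Y_i$ such that $d\pi=p_i$ and $d^{-1}(J)$ is the union of two disjoint closed sets $F_0,F_1$ with $d(F_0)=d(F_1)=J$. Then every proper subcontinuum of $Y$ has empty interior, and $Y$ is indecomposable.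
\end{lemma}

\begin{proof}
Suppose that a proper subcontinuum $L$ has nonempty interior. By (L2), $p_i(L)\ne Y_i$ for all large $i$. Also by (L2) there are $k$ and a nonempty open $V_k\subset Y_k$ with $p_k^{-1}(V_k)\subset L$; for $i\ge k$ the nonempty set $V_i=p_{ki}^{-1}(V_k)$ satisfies $p_i^{-1}(V_i)\subset L$. Fix $i$ with both properties, put $J=p_i(L)$, and take $\pi,d,F_0,F_1$ as in the hypothesis. The connected set $\pi(L)$ lies in $d^{-1}(J)$, hence in one of the two sets, say in $F_0$. Pick $v\in V_i$; then $v\in J$ because $p_i$ is surjective and $p_i^{-1}(v)\subset L$. Pick $u\in F_1$ with $d(u)=v$ and $y\in Y$ with $\pi(y)=u$. Then $p_i(y)=v$, so $y\in L$ and $u\in\pi(L)\cap F_1$, a contradiction.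

If $Y=K\cup L$ with proper subcontinua $K,L$, then $K$ contains the nonempty open set $Y\setminus L$, which is impossible.
\end{proof}

\begin{example}[coverings]\label{ex:solenoid}
Let $Y_i$ be the unit circle and $q_i(z)=z^2$. The limit $\Sigma$, the dyadic solenoid, is a closed subgroup of a product of circles, so translations make it homogeneous. A proper subcontinuum $J$ of the circle is an arc or a point, and $q_i^{-1}(J)$ consists of two disjoint copies of $J$, each mapped homeomorphically onto $J$. Lemma~\ref{lem:sheets} with $\pi=p_{i+1}$ and $d=q_i$ shows that $\Sigma$ is indecomposable. Now let $L\subset\Sigma$ be a proper subcontinuum and choose $k$ with $p_i(L)\neq Y_i$ for $i\ge k$. For such $i$ the connected set $p_{i+1}(L)$ lies in one of the two copies of $p_i(L)$, so $q_i$ is injective on it. Hence $p_k$ is injective on $L$, and $L$ is an arc or a point. Since $\Sigma$ itself is indecomposable, it is not a circle, and so it contains no simple closed curve.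
\end{example}

A covering has two sheets over small sets, but the map $z\mapsto z^2$ has no section. A fold has both.

\begin{example}[folds]\label{ex:tent}
Let $Y_i=[0,1]$ and $q_i=T$, where $T(t)=1-|1-2t|$. The halves $[0,\frac12]$ and $[\frac12,1]$ are two copies of $[0,1]$ glued at the point over $1$, and $T$ folds them together; it has the sections $t\mapsto t/2$ and $t\mapsto 1-t/2$. Let $J\subset[0,1]$ be a proper subcontinuum. If $1\notin J$, then $T^{-1}(J)$ misses $\frac12$, and its parts in the two halves are disjoint and map onto $J$; take $d=T$. If $1\in J$, then $0\notin J$, so $J'=T^{-1}(J)$ misses $1$, the two parts of $T^{-1}(J')$ are disjoint and map onto $J'$ under $T$, hence onto $J$ under $T^2$; take $d=T^2$ and $\pi=p_{i+2}$. So the limit $Y$ is indecomposable, and by (L4) it contains a copy $\sigma([0,1])$ of the first space.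

This $Y$ is not homogeneous. If $K,L$ are subcontinua that contain $o=(0,0,\dots)$, then $p_i(K)$ and $p_i(L)$ are intervals with left endpoint $0$; one of the inclusions between them, say $p_i(K)\subset p_i(L)$, holds for infinitely many $i$, and then $K\subset L$ by (L2). On the other hand, $\sigma([0,\frac12])$ and $\sigma([\frac12,1])$ both contain $\sigma(\frac12)$, and neither contains the other.
\end{example}

Example~\ref{ex:tent} tells us what to look for: a homogeneous continuum that contains a simple closed curve and reappears when two copies of it are glued along a small set. A circle doubled along a point is a figure eight, so the circle will not do. The Menger curve doubled along a Cantor set is again a Menger curve (Lemma~\ref{lem:double}). For homogeneity of the limit we need in addition that the gluing sets can be moved onto one another by small homeomorphisms (Lemma~\ref{lem:polish}), and that the sequence folds along nearly every such set sooner or later (property (R) in Section~\ref{sec:X}).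

\section{The Menger curve}\label{sec:menger}

Divide the unit cube into $27$ congruent closed subcubes, keep the $20$ that meet an edge of the cube, and repeat the operation in each cube that was kept. The intersection $M$ of the successive unions is the \emph{Menger curve}. It contains the edges of the unit cube, hence a simple closed curve. By ``a Menger curve'' we mean any space homeomorphic to $M$.

\begin{definition}
A closed subset $N$ of a space $Y$ is \emph{non-locally-separating} if $U\setminus N$ is nonempty and connected for every nonempty connected open set $U\subset Y$. A nondegenerate continuum \emph{has no local cut points} if each of its one-point subsets is non-locally-separating.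
\end{definition}

A \emph{Polish space} is a separable completely metrizable space, and a \emph{Polish group} is a topological group whose topology is Polish. The proof uses four theorems.

\begin{theorem}[Anderson \cite{And1,And2}]\label{thm:anderson}
A locally connected one-dimensional continuum is a Menger curve if and only if it has no local cut points and no nonempty open subset of it embeds in the plane. The Menger curve is homogeneous.
\end{theorem}

\begin{theorem}[Menger; Anderson]\label{thm:universal}
Every compact metrizable space of dimension at most $1$ embeds in $M$.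
\end{theorem}

\begin{theorem}[Mayer, Oversteegen, Tymchatyn \cite{MOT}]\label{thm:mot}
Every homeomorphism between closed non-locally-separating subsets of $M$ extends to a homeomorphism of $M$ onto itself.
\end{theorem}

\begin{theorem}[Effros \cite{Eff}]\label{thm:effros}
If a Polish group $G$ acts continuously and transitively on a Polish space $Y$, then for each $y\in Y$ the map $g\mapsto gy$ from $G$ to $Y$ is open.
\end{theorem}

Theorem~\ref{thm:universal} is needed only for Theorem~\ref{thm:strong}, and Theorem~\ref{thm:mot} is applied only to Cantor sets.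

A Menger curve $\Gamma$ has the following elementary properties.
\begin{enumerate}
\item[(M1)] As in every locally connected continuum, components of open sets are open and connected open sets are arcwise connected. The components of the members of a countable base form a countable base of connected open sets.
\item[(M2)] A closed subset of $\Gamma$ that embeds in the plane is nowhere dense, by Theorem~\ref{thm:anderson}. This applies to points, arcs and Cantor sets; in particular $\Gamma$ has no isolated points.
\end{enumerate}

We fix a Cantor set $C$; a Cantor set is any space homeomorphic to $C$. Since the Cantor sets are exactly the nonempty compact metrizable totally disconnected spaces without isolated points, nonempty clopen subsets of Cantor sets and finite disjoint unions of Cantor sets are Cantor sets. We also recall that a $G_\delta$ subset of a Polish space is Polish, and that a nonempty Polish space without isolated points contains a Cantor set.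

Every Menger curve carries a fixed metric, and all these metrics are denoted by $\rho$. For continuous maps $u,v$ from a compact space $T$ into a Menger curve, $\rho(u,v)=\max_{t\in T}\rho(u(t),v(t))$; since the maximum is attained, a strict bound at every point is a strict bound for $\rho(u,v)$. We have $\rho(uw,vw)\le\rho(u,v)$ for every map $w$ into $T$, with equality if $w$ is onto; in particular $\rho(h^{-1},\mathrm{id})=\rho(h,\mathrm{id})$ for a homeomorphism $h$. With the topology of uniform convergence, $\operatorname{Homeo}(\Gamma)$ is a Polish group, and $C(C,\Gamma)$, the space of continuous maps $C\to\Gamma$, is a Polish space.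

Effros's theorem turns ``can be moved'' into ``can be moved a little, if close''. For points the estimate is uniform.

\begin{lemma}[small moves of points]\label{lem:points}
Let $\Gamma$ be a Menger curve. For every $\eta>0$ there is $\delta>0$ such that whenever $\rho(a,b)<\delta$ there is $\theta\in\operatorname{Homeo}(\Gamma)$ with $\theta(a)=b$ and $\rho(\theta,\mathrm{id})<\eta$.
\end{lemma}

\begin{proof}
The group $\operatorname{Homeo}(\Gamma)$ acts continuously on $\Gamma$, and transitively by Theorem~\ref{thm:anderson}. Let $O=\{\theta:\rho(\theta,\mathrm{id})<\eta/2\}$. By Theorem~\ref{thm:effros} each set $Oc=\{\theta(c):\theta\in O\}$ is an open neighborhood of $c$. Let $\delta$ be a Lebesgue number of the cover $\{Oc\}_{c\in\Gamma}$, so that any two points at distance less than $\delta$ lie in a common set $Oc$. If $a=\theta_1(c)$ and $b=\theta_2(c)$ with $\theta_1,\theta_2\in O$, put $\theta=\theta_2\theta_1^{-1}$. Then $\theta(a)=b$ and $\rho(\theta,\mathrm{id})=\rho(\theta_2,\theta_1)<\eta$.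
\end{proof}

To verify that a set is non-locally-separating it suffices to look at a base.

\begin{lemma}[local criterion]\label{lem:local}
Let $Y$ be a space, $N\subset Y$ closed, and $\mathcal B$ a base of $Y$ such that $V\setminus N$ is nonempty and connected for every $V\in\mathcal B$. Then $N$ is non-locally-separating.
\end{lemma}

\begin{proof}
Let $U$ be nonempty, connected and open. It contains some $V\in\mathcal B$, so $U\setminus N\ne\emptyset$. Suppose that $U\setminus N=P\cup P'$ with $P,P'$ nonempty, disjoint and open. For each $V\in\mathcal B$ with $V\subset U$, the set $V\setminus N$ lies in exactly one of $P,P'$; let $G$ and $G'$ be the unions of the sets $V$ of the first and of the second kind. These are open sets that cover $U$, and $P\subset G$, $P'\subset G'$. If $V$ of the first kind met $V'$ of the second kind, then $V\cap V'$ would contain a member of $\mathcal B$, hence a point outside $N$, and this point would lie in $P\cap P'$. So $G\cap G'=\emptyset$, contrary to the connectedness of $U$.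
\end{proof}

\section{Doubling along a Cantor set}\label{sec:double}

Let $\Gamma$ be a Menger curve and $A\subset\Gamma$ a nonempty closed set. The \emph{double} of $\Gamma$ along $A$ is the quotient space
\[
D(\Gamma,A)=\Gamma\times\{0,1\}\big/\big((a,0)\sim(a,1)\ \text{for } a\in A\big),
\]
with points $[z,j]$; for $a\in A$ we write $[a]=[a,0]=[a,1]$. The map $[z,j]\mapsto(z,(-1)^j\operatorname{dist}(z,A))$ is a continuous injection of the compact space $D(\Gamma,A)$ into $\Gamma\times\mathbb R$, so $D(\Gamma,A)$ is metrizable. The double comes with
\begin{itemize}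
\item the \emph{fold} $d_{\Gamma,A}:D(\Gamma,A)\to\Gamma$, $[z,j]\mapsto z$, a continuous surjection;
\item the \emph{sections} $s_j:\Gamma\to D(\Gamma,A)$, $z\mapsto[z,j]$, embeddings with $d_{\Gamma,A}s_j=\mathrm{id}$;
\item the \emph{swap} $\tau[z,j]=[z,1-j]$, a homeomorphism with $d_{\Gamma,A}\tau=d_{\Gamma,A}$.
\end{itemize}
The sheets $s_0(\Gamma)$ and $s_1(\Gamma)$ cover $D(\Gamma,A)$ and meet in a copy of $A$. So $D(\Gamma,A)$ is a continuum, and it is one-dimensional because a union of two closed one-dimensional subsets of a compact metrizable space is one-dimensional. A homeomorphism $h:\Gamma\to\Gamma'$ induces a homeomorphism $D(h):D(\Gamma,A)\to D(\Gamma',h(A))$, $[z,j]\mapsto[h(z),j]$, and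
\begin{equation}\label{eq:Dh}
d_{\Gamma',h(A)}\,D(h)=h\,d_{\Gamma,A}.
\end{equation}

From now on $A$ is a Cantor set, except in the proof of Theorem~\ref{thm:strong}(b). Write $D=D(\Gamma,A)$ and $d=d_{\Gamma,A}$. If $V\subset\Gamma\setminus A$ is open, then $s_j(V)$ is open in $D$, because its preimage in $\Gamma\times\{0,1\}$ is $V\times\{j\}$. Let $\mathcal B_D$ consist of the sets
\[
s_j(V)\quad(V\cap A=\emptyset,\ j=0,1),\qquad d^{-1}(V)=s_0(V)\cup s_1(V)\quad(V\cap A\ne\emptyset),
\]
where $V$ runs over the nonempty connected open subsets of $\Gamma$. This is a base of $D$. Indeed, let $U$ be an open neighborhood of $[z,j]$. If $z\notin A$, take a connected open $V$ with $z\in V\subset s_j^{-1}(U)\setminus A$; then $[z,j]\in s_j(V)\subset U$. If $z\in A$, take a connected open $V$ with $z\in V\subset s_0^{-1}(U)\cap s_1^{-1}(U)$; then $[z]\in d^{-1}(V)\subset U$.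

\begin{lemma}[gluing]\label{lem:glue}
Let $N\subset D$ be closed and $N_j=s_j^{-1}(N)$. Suppose that $N_0$ and $N_1$ are non-locally-separating in $\Gamma$ and that $A\setminus N_0$ is dense in $A$. Then every member of $\mathcal B_D$ remains nonempty and connected when $N$ is removed, and $N$ is non-locally-separating in $D$.
\end{lemma}

\begin{proof}
For every nonempty connected open $V\subset\Gamma$ the set $s_j(V)\setminus N=s_j(V\setminus N_j)$ is nonempty and connected. If $V$ meets $A$, there is $a\in(A\cap V)\setminus N_0$; then $[a]\notin N$, and $d^{-1}(V)\setminus N$ is the union of the connected sets $s_0(V)\setminus N$ and $s_1(V)\setminus N$, which both contain $[a]$. The last claim follows from Lemma~\ref{lem:local}.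
\end{proof}

\begin{lemma}\label{lem:double}
If $\Gamma$ is a Menger curve and $A\subset\Gamma$ is a Cantor set, then $D(\Gamma,A)$ is a Menger curve.
\end{lemma}

\begin{proof}
We know that $D$ is a one-dimensional continuum, and we verify the other conditions of Theorem~\ref{thm:anderson}. Lemma~\ref{lem:glue} with $N=\emptyset$ shows that the members of $\mathcal B_D$ are connected, so $D$ is locally connected. For $N=\{x\}$, each $N_j$ is empty or a point, hence non-locally-separating in $\Gamma$, and $A\setminus N_0$ is dense in $A$ because $A$ has no isolated points; so $D$ has no local cut points. Finally, a nonempty open $U\subset D$ has $s_j^{-1}(U)\neq\emptyset$ for some $j$, so it contains a copy of a nonempty open subset of $\Gamma$ and does not embed in the plane.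
\end{proof}

\begin{remark}
It is essential that $A$ has no isolated points. If $V$ is a connected open set with $V\cap A=\{a\}$, then $d^{-1}(V)$ is connected and open, while $d^{-1}(V)\setminus\{[a]\}$ is the disjoint union of the nonempty open sets $s_j(V\setminus\{a\})$.
\end{remark}

\section{Tame Cantor sets}\label{sec:tame}

Lemma~\ref{lem:double} holds for every Cantor set. To compare folds along different Cantor sets we want to move one set onto the other by Theorem~\ref{thm:mot}, and this dictates the next definition.

\begin{definition}
A Cantor set $A$ in a Menger curve $\Gamma$ is \emph{tame} if it is non-locally-separating. We denote by $\mathcal T(\Gamma)\subset C(C,\Gamma)$ the space of embeddings $e:C\to\Gamma$ with tame image.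
\end{definition}

Homeomorphisms of Menger curves preserve tameness. A union of two, hence of finitely many, disjoint tame Cantor sets is tame: $U\setminus(A\cup B)=(U\setminus A)\setminus B$, and $U\setminus A$ is nonempty, connected and open.

We need three facts: tame Cantor sets are everywhere, close ones differ by a small homeomorphism, and they can be pushed off nowhere dense sets. All three follow once tameness is reduced to countably many conditions. Fix a countable base $\mathcal B$ of nonempty connected open subsets of $\Gamma$ and a countable dense set $Q\subset\Gamma$. A one-point set counts as a (degenerate) arc from the point to itself.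

\begin{lemma}\label{lem:countable}
A Cantor set $A\subset\Gamma$ is tame if and only if for all $U\in\mathcal B$ and all $q,q'\in(Q\cap U)\setminus A$ there is an arc from $q$ to $q'$ in $U\setminus A$.
\end{lemma}

\begin{proof}
If $A$ is tame, then $U\setminus A$ is connected and open, hence arcwise connected by (M1). Conversely, assume the condition and let $U\in\mathcal B$. The open set $U\setminus A$ is nonempty by (M2). Each of its components is open and so contains a point of $Q$, and any two such points are joined by an arc in $U\setminus A$. So there is only one component. Lemma~\ref{lem:local} shows that $A$ is tame.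
\end{proof}

\begin{lemma}\label{lem:exist}
Every nonempty open set $V\subset\Gamma$ contains a tame Cantor set.
\end{lemma}

\begin{proof}
For each $U\in\mathcal B$ and each pair $q,q'\in Q\cap U$ choose an arc in $U$ from $q$ to $q'$, and let $\mathcal J$ be the union of these countably many arcs. They are closed and nowhere dense by (M2), so $V\setminus\mathcal J$ is a $G_\delta$ set, dense in $V$ by the Baire category theorem. A dense subset of $V$ has no isolated points, since $V$ has none. Thus $V\setminus\mathcal J$ is a nonempty Polish space without isolated points and contains a Cantor set. This set misses all chosen arcs, so it is tame by Lemma~\ref{lem:countable}.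
\end{proof}

\begin{lemma}[small moves of tame Cantor sets]\label{lem:polish}
The space $\mathcal T(\Gamma)$ is nonempty and Polish, and $\operatorname{Homeo}(\Gamma)$ acts on it continuously and transitively by composition. Hence for every $e\in\mathcal T(\Gamma)$ and $\eta>0$ there is $\delta>0$ such that every $e'\in\mathcal T(\Gamma)$ with $\rho(e,e')<\delta$ equals $he$ for some $h\in\operatorname{Homeo}(\Gamma)$ with $\rho(h,\mathrm{id})<\eta$.
\end{lemma}

\begin{proof}
The space is nonempty by Lemma~\ref{lem:exist}. We show that it is a $G_\delta$ subset of $C(C,\Gamma)$. Let $d_C$ be a metric on $C$. A map $e$ is an embedding if and only if, for every $n\ge1$, the function $\rho(e(s),e(t))$ is positive on the compact set $\{(s,t):d_C(s,t)\ge1/n\}$. For fixed $n$ its minimum over that set depends continuously on $e$, so this is an open condition. By Lemma~\ref{lem:countable}, an embedding $e$ belongs to $\mathcal T(\Gamma)$ if and only if for all $U\in\mathcal B$ and $q,q'\in Q\cap U$ one of the following holds: $q\in e(C)$; $q'\in e(C)$; some arc from $q$ to $q'$ in $U$ misses $e(C)$. For a compact set $\alpha$ the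 number $\operatorname{dist}(\alpha,e(C))$ depends continuously on $e$. So the first two conditions are closed, and the third is a union, over all arcs, of open conditions. Closed sets and open sets in a metric space are $G_\delta$, and finite unions and countable intersections of $G_\delta$ sets are $G_\delta$. Hence $\mathcal T(\Gamma)$ is a $G_\delta$ set, and it is Polish.

The action is continuous because $\rho(he,h'e')\le\rho(he,he')+\rho(h,h')$ and $h$ is uniformly continuous. It is transitive by Theorem~\ref{thm:mot} applied to $e'e^{-1}:e(C)\to e'(C)$. By Theorem~\ref{thm:effros}, the set $\{he:\rho(h,\mathrm{id})<\eta\}$ is an open neighborhood of $e$ in $\mathcal T(\Gamma)$, and it contains a ball of some radius $\delta$ about $e$.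
\end{proof}

\begin{lemma}[general position]\label{lem:genpos}
Let $e\in\mathcal T(\Gamma)$, let $Z\subset\Gamma$ be closed and nowhere dense, and let $\varepsilon>0$. There is $e'\in\mathcal T(\Gamma)$ with $\rho(e,e')<\varepsilon$ and $e'(C)\cap Z=\emptyset$.
\end{lemma}

\begin{proof}
Partition $C$ into nonempty clopen sets $C_1,\dots,C_r$ with $\operatorname{diam}e(C_k)<\varepsilon/2$ and pick $c_k\in C_k$. For $k=1,\dots,r$ in turn, remove the closed nowhere dense set $Z\cup A_1\cup\dots\cup A_{k-1}$ from the open ball of radius $\varepsilon/2$ about $e(c_k)$, and choose a tame Cantor set $A_k$ in the remaining nonempty open set by Lemma~\ref{lem:exist}. Let $e'$ map $C_k$ homeomorphically onto $A_k$. Its image is a disjoint union of tame Cantor sets, and for $t\in C_k$ we have $\rho(e(t),e'(t))\le\rho(e(t),e(c_k))+\rho(e(c_k),e'(t))<\varepsilon$.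
\end{proof}

\section{Morphisms and pull-backs of folds}\label{sec:morphisms}

A homeomorphism of $X$ will be approximated by maps between the spaces $\Gamma_i$. These maps cannot be arbitrary, because each of them has to be lifted through further folds. The class generated by folds and homeomorphisms is closed under the lifting construction, and it is the class we use.

\begin{definition}
An \emph{elementary map} is either a homeomorphism between Menger curves or a fold $d_{\Gamma,A}:D(\Gamma,A)\to\Gamma$ with $\Gamma$ a Menger curve and $A\subset\Gamma$ a tame Cantor set. Its \emph{folding set} is $\emptyset$ in the first case and $A$ in the second. A \emph{morphism} is a map $f:\Gamma'\to\Gamma$ that has a \emph{factorization} $\mathsf F$, that is, an expression $f=f_1\cdots f_n$ with $n\ge 1$ and elementary maps $f_l:\Delta_l\to\Delta_{l-1}$, $\Delta_0=\Gamma$, $\Delta_n=\Gamma'$. If $A_l\subset\Delta_{l-1}$ is the folding set of $f_l$, the \emph{branch set} of the factorization is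
\[
Z(\mathsf F)=A_1\cup f_1(A_2)\cup\dots\cup f_1\cdots f_{n-1}(A_n)\subset\Gamma .
\]
\end{definition}

All spaces $\Delta_l$ are Menger curves by Lemma~\ref{lem:double}. Morphisms are surjective, and a composition of morphisms is a morphism. A point of $\Gamma$ lies outside $Z(\mathsf F)$ exactly when none of the points above it, in any $\Delta_{l-1}$, lies in the folding set $A_l$. If $n\ge2$ and $\mathsf F'$ is the factorization $f_2\cdots f_n$, then
\begin{equation}\label{eq:Zrec}
Z(\mathsf F)=A_1\cup f_1(Z(\mathsf F')).
\end{equation}

\begin{lemma}\label{lem:Z}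
The set $Z(\mathsf F)$ is closed and nowhere dense.
\end{lemma}

\begin{proof}
Folding sets are closed and nowhere dense by (M2). By \eqref{eq:Zrec} and induction it suffices to show that a fold $d=d_{\Gamma,A}$ maps a closed nowhere dense set $N$ onto such a set. We have $d(N)=s_0^{-1}(N)\cup s_1^{-1}(N)$, a union of two closed sets. If $s_j^{-1}(N)$ contained a nonempty open set $V$, then $N$ would contain the nonempty open set $s_j(V\setminus A)$. So both closed sets are nowhere dense, and so is their union.
\end{proof}

The next lemma says that a fold of $\Gamma$ along $B$ can be performed upstairs, along $f^{-1}(B)$, and that the resulting square consists of morphisms: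
\[
\begin{array}{ccc}
D(\Gamma',f^{-1}(B)) & \xrightarrow{\ \ \hat f\ \ } & D(\Gamma,B)\\[2pt]
\big\downarrow & & \big\downarrow\\[2pt]
\Gamma' & \xrightarrow{\ \ f\ \ } & \Gamma
\end{array}
\]
The heart of the proof is that two folds along disjoint sets commute.

\begin{lemma}[pull-back]\label{lem:pullback}
Let $f:\Gamma'\to\Gamma$ be a morphism with factorization $\mathsf F$, and let $B\subset\Gamma$ be a tame Cantor set with $B\cap Z(\mathsf F)=\emptyset$. Then $f^{-1}(B)$ is a tame Cantor set, and
\[
\hat f:D(\Gamma',f^{-1}(B))\to D(\Gamma,B),\qquad \hat f[z,j]=[f(z),j],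
\]
is a morphism with $d_{\Gamma,B}\,\hat f=f\,d_{\Gamma',f^{-1}(B)}$.
\end{lemma}

\begin{proof}
The map $\hat f$ is well defined, since $z\in f^{-1}(B)$ gives $[f(z),0]=[f(z),1]$; it is continuous, being induced by $f\times\mathrm{id}$; and both sides of the identity send $[z,j]$ to $f(z)$. We prove the rest by induction on the length $n$ of $\mathsf F$.

\emph{$n=1$, $f$ a homeomorphism.} Then $f^{-1}(B)$ is tame and $\hat f=D(f)$ is a homeomorphism.

\emph{$n=1$, $f=d_{\Gamma,A}$ with $A\cap B=\emptyset$.} The set $B'=f^{-1}(B)$ is the disjoint union of $s_0(B)$ and $s_1(B)$, hence a Cantor set. It is tame by Lemma~\ref{lem:glue} with $N=B'$: here $N_0=N_1=B$ is non-locally-separating and $A\setminus N_0=A$. Exchanging the roles of $A$ and $B$, the set $A'=d_{\Gamma,B}^{-1}(A)$ is a tame Cantor set in $D(\Gamma,B)$. Consider the continuous surjections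
\[
\Gamma\times\{0,1\}^2\to D(D(\Gamma,A),B'),\ \ (z,i,j)\mapsto[[z,i],j],
\]
\[
\Gamma\times\{0,1\}^2\to D(D(\Gamma,B),A'),\ \ (z,i,j)\mapsto[[z,j],i].
\]
We have $[[z,i],j]=[[z',i'],j']$ if and only if $[z,i]=[z',i']$ in $D(\Gamma,A)$ and either $j=j'$ or $[z,i]\in B'$; that is, if and only if
\[
z=z',\qquad (i=i'\text{ or }z\in A),\qquad (j=j'\text{ or }z\in B).
\]
The same computation for the second map yields the same relation. Continuous surjections between compact Hausdorff spaces are quotient maps, so $\chi[[z,i],j]=[[z,j],i]$ is a homeomorphism from the first double onto the second. Since $\hat f[[z,i],j]=[z,j]=d_{D(\Gamma,B),A'}\,\chi[[z,i],j]$, the map $\hat f$ is a composition of two elementary maps.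

\emph{$n\ge 2$.} Let $f'=f_2\cdots f_n$ with factorization $\mathsf F'$. By \eqref{eq:Zrec}, $B$ misses the folding set of $f_1$, so by the case $n=1$ the set $B_1=f_1^{-1}(B)$ is a tame Cantor set and $\hat f_1$ is a morphism. Again by \eqref{eq:Zrec}, $B$ misses $f_1(Z(\mathsf F'))$, so $B_1\cap Z(\mathsf F')=\emptyset$. By induction, $f^{-1}(B)=(f')^{-1}(B_1)$ is a tame Cantor set and $\widehat{f'}:D(\Gamma',f^{-1}(B))\to D(\Delta_1,B_1)$ is a morphism. Hence so is $\hat f=\hat f_1\widehat{f'}$.
\end{proof}

\begin{remark}
The hypothesis $B\cap Z(\mathsf F)=\emptyset$ cannot be dropped. For $f=d_{\Gamma,A}$ and $B=A$, the complement of $f^{-1}(B)$ in $D(\Gamma,A)$ is the disjoint union of the open sets $s_j(\Gamma\setminus A)$, so $f^{-1}(B)$ is not tame.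
\end{remark}

\section{The continuum $X$ and its subcontinua}\label{sec:X}

\subsection*{Construction}
Let $\Gamma_0=M$, $\Gamma_{i+1}=D(\Gamma_i,A_i)$ and $q_i=d_{\Gamma_i,A_i}$, where the tame Cantor sets $A_i\subset\Gamma_i$ are chosen below. All $\Gamma_i$ are Menger curves. Let $X=\varprojlim(\Gamma_i,q_i)$, with the notation $p_i$, $p_{ij}$, $x_i=p_i(x)$ of Section~\ref{sec:models}. Each $p_{ij}$ is a morphism; let $Z_{ij}\subset\Gamma_i$ be the branch set of the factorization $q_i\cdots q_{j-1}$ if $i<j$, and $Z_{ii}=\emptyset$, the branch set of the identity.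

Ideally the sequence would fold along the preimage of every tame Cantor set in every $\Gamma_i$. There are only countably many stages, so we settle for a dense family. We choose the sets $A_j$ so that the following \emph{richness property} holds.
\begin{enumerate}
\item[(R)] For every $i\ge0$, $e\in\mathcal T(\Gamma_i)$ and $\varepsilon>0$ there are $j\ge i$ and $e'\in\mathcal T(\Gamma_i)$ with $\rho(e,e')<\varepsilon$, $e'(C)\cap Z_{ij}=\emptyset$ and $A_j=p_{ij}^{-1}(e'(C))$.
\end{enumerate}
To achieve (R), take a sequence of triples $(i,m,n)$ of integers with $i,m\ge0$, $n\ge1$, in which every triple occurs infinitely often, and replace the $j$-th term by $(0,0,1)$ whenever its first entry exceeds $j$. In the new sequence every triple still occurs, and the $j$-th term has $i\le j$. As soon as $\Gamma_i$ is constructed, choose a dense sequence $(e_{i,m})_{m\ge0}$ in the separable space $\mathcal T(\Gamma_i)$. At stage $j$ the spaces $\Gamma_0,\dots,\Gamma_j$ are known. Let $(i,m,n)$ be the $j$-th triple. By Lemmas~\ref{lem:Z} and~\ref{lem:genpos} there is $e'\in\mathcal T(\Gamma_i)$ with $\rho(e_{i,m},e')<1/n$ and $e'(C)\cap Z_{ij}=\emptyset$.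 Put $A_j=p_{ij}^{-1}(e'(C))$, a tame Cantor set by Lemma~\ref{lem:pullback}. Given $i,e,\varepsilon$ as in (R), use the stage of a triple $(i,m,n)$ with $\rho(e,e_{i,m})<\varepsilon/2$ and $1/n<\varepsilon/2$.

In the situation of (R), put $E=e'(C)$. Then $\Gamma_{j+1}=D(\Gamma_j,p_{ij}^{-1}(E))$, and Lemma~\ref{lem:pullback} provides a morphism $\hat p_{ij}:\Gamma_{j+1}\to D(\Gamma_i,E)$ with
\begin{equation}\label{eq:factor}
d_{\Gamma_i,E}\,\hat p_{ij}=p_{ij}\,q_j=p_{i,j+1}.
\end{equation}
This is how (R) is used: the projection onto $\Gamma_i$ factors through the fold of $\Gamma_i$ along $E$, although that fold is in general not the bonding map $q_i$.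

By (L1), $X$ is a continuum and $\dim X\le1$.

\subsection*{Indecomposability}

\begin{proposition}\label{prop:indec}
The continuum $X$ is indecomposable.
\end{proposition}

\begin{proof}
We verify the hypothesis of Lemma~\ref{lem:sheets}. Let $J$ be a proper subcontinuum of $\Gamma_i$. By Lemma~\ref{lem:exist} there is $e\in\mathcal T(\Gamma_i)$ with $e(C)\cap J=\emptyset$. Apply (R) with $\varepsilon=\operatorname{dist}(e(C),J)>0$; the resulting set $E=e'(C)$ misses $J$. Let $d=d_{\Gamma_i,E}$ and $\pi=\hat p_{ij}\,p_{j+1}:X\to D(\Gamma_i,E)$. The map $\pi$ is surjective, and $d\pi=p_{i,j+1}p_{j+1}=p_i$ by \eqref{eq:factor}. The set $d^{-1}(J)$ is the union of the closed sets $s_0(J)$ and $s_1(J)$, which are disjoint because $E\cap J=\emptyset$, and $d$ maps each of them onto $J$.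
\end{proof}

Only a small part of (R) entered here, namely that every nonempty open subset of every $\Gamma_i$ contains a set $E$ whose preimage is folded later. Homogeneity needs (R) in full.

\subsection*{Menger curves in $X$}

\begin{proof}[Proof of Theorem~\ref{thm:strong}]
(a) Let $x\in X$. Since $q_i(x_{i+1})=x_i$, we have $x_{i+1}=[x_i,j_i]$ for some $j_i\in\{0,1\}$. Let $s^i=s_{j_i}$ be the corresponding section of $q_i$, so that $s^i(x_i)=x_{i+1}$, and let $\sigma_x:M\to X$ be the embedding of (L4). Then $\sigma_x(x_0)=(x_0,x_1,x_2,\dots)=x$, so $M_x=\sigma_x(M)$ is a Menger curve through $x$, and $\sigma_xp_0$ retracts $X$ onto it. By Theorem~\ref{thm:universal}, every compact metrizable space of dimension at most $1$ embeds in $M_x$. Since $M$ is homogeneous and contains a simple closed curve, there is one through each point of $M_x$.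

(b) If $K\cong A\cap B$, then $K$ is homeomorphic to a closed subset of $X$, and $\dim K\le\dim X\le1$. Conversely, let $\dim K\le1$. If $K=\emptyset$, take two distinct one-point subcontinua. Otherwise regard $K$ as a closed subset of $M$, by Theorem~\ref{thm:universal}, and let $Y=D(M,K)$. By Section~\ref{sec:double}, $Y$ is a one-dimensional continuum whose two sheets meet in a copy of $K$. By (a), $Y$ embeds in $X$, and the images $A,B$ of the sheets are subcontinua with $A\cap B\cong K$.
\end{proof}

In particular $X$ contains a Menger curve and a simple closed curve, so $\dim X=1$ and $X$ is not hereditarily unicoherent.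

\section{Homogeneity}\label{sec:homog}

\subsection*{The first step by hand}
Let $x,y\in X$; we want a homeomorphism of $X$ that sends $y$ to $x$. At level $0$ there is $\theta\in\operatorname{Homeo}(\Gamma_0)$ with $\theta(y_0)=x_0$. To continue we need a map into $\Gamma_1=D(\Gamma_0,A_0)$ that covers $\theta$ and hits $x_1$. The homeomorphism $\theta$ has no reason to preserve $A_0$, so we do not look for a map from $\Gamma_1$ to itself. Instead, let $E=\theta^{-1}(A_0)$, a tame Cantor set, and suppose that the sequence happens to fold along $E$ at some stage $j$: $E\cap Z_{0j}=\emptyset$ and $A_j=p_{0j}^{-1}(E)$. Then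
\[
g:\ \Gamma_{j+1}\xrightarrow{\ \hat p_{0j}\ }D(\Gamma_0,E)\xrightarrow{\ D(\theta)\ }D(\Gamma_0,A_0)=\Gamma_1
\]
is a morphism with $q_0g=\theta p_{0,j+1}$, by \eqref{eq:Dh} and \eqref{eq:factor}. The point $g(y_{j+1})$ lies over $\theta(y_0)=x_0$, so it is $[x_0,0]$ or $[x_0,1]$. Hence one of the maps $g$, $\tau g$ sends $y_{j+1}$ to $x_1$, and both cover $\theta$.

Three corrections turn this into a proof. First, (R) folds only along a set close to $E$; Lemma~\ref{lem:polish} moves one set onto the other at a small cost. Second, at later steps $\theta$ is replaced by a morphism, and the folding set must first be moved off its branch set so that Lemma~\ref{lem:pullback} applies. Third, a sequence of such lifts in one direction gives only a continuous map $X\to X$; to obtain an inverse we alternate the direction and make the errors summable.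

\subsection*{Lifting through one elementary map}

\begin{lemma}\label{lem:onefold}
Let $f:\Delta'\to\Delta$ be an elementary map, $c\in\Delta'$ and $\varepsilon>0$. There is $\lambda>0$ with the following property. For every $j\ge0$, every morphism $g:\Gamma_j\to\Delta$, every $y\in X$ with $\rho(g(y_j),f(c))<\lambda$ and every $\kappa>0$ there are $k\ge j$ and a morphism $g':\Gamma_k\to\Delta'$ with
\[
\rho(fg',g\,p_{jk})<\kappa,\qquad\rho(g'(y_k),c)<\varepsilon .
\]
\end{lemma}

The number $\lambda$ depends only on $f,c,\varepsilon$; this allows us to fix the tolerances for a chain of elementary maps before any lift is constructed.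

\begin{proof}
If $f$ is a homeomorphism, choose $\lambda$ so that $\rho(z',f(c))<\lambda$ implies $\rho(f^{-1}(z'),c)<\varepsilon$, and put $k=j$, $g'=f^{-1}g$.

Let $f=d_{\Delta,A}$, $\Delta'=D(\Delta,A)$, and write $c=[z,j_0]=s_{j_0}(z)$, so $z=f(c)$. Choose $\lambda$ so that $\rho(z',z)<2\lambda$ implies $\rho(s_{j_0}(z'),c)<\varepsilon$. Let $j,g,y,\kappa$ be given, fix a factorization $\mathsf G$ of $g$, and put $\mu=\min(\kappa,\lambda)$.

\emph{Step 1: moving $A$ off the branch set.} Let $e\in\mathcal T(\Delta)$ have image $A$, and let $\delta$ be given by Lemma~\ref{lem:polish} for $e$ and $\mu/2$. By Lemmas~\ref{lem:Z} and~\ref{lem:genpos} there is $e'\in\mathcal T(\Delta)$ with $\rho(e,e')<\delta$ whose image $B$ misses $Z(\mathsf G)$. Then $e'=\psi^{-1}e$ for a homeomorphism $\psi$ of $\Delta$ with $\rho(\psi,\mathrm{id})=\rho(\psi^{-1},\mathrm{id})<\mu/2$, and $\psi(B)=A$. By Lemma~\ref{lem:pullback}, $g^{-1}(B)$ is a tame Cantor set in $\Gamma_j$ and $\hat g:D(\Gamma_j,g^{-1}(B))\to D(\Delta,B)$ is a morphism.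

\emph{Step 2: finding the fold in the sequence.} Let $e_0\in\mathcal T(\Gamma_j)$ have image $g^{-1}(B)$. Choose $\eta>0$ such that $\rho(a,b)<\eta$ implies $\rho(g(a),g(b))<\mu/2$, and let $\delta_0$ be given by Lemma~\ref{lem:polish} for $e_0$ and $\eta$. By (R) there are $m\ge j$ and $e_1\in\mathcal T(\Gamma_j)$ with $\rho(e_0,e_1)<\delta_0$ whose image $E$ satisfies $E\cap Z_{jm}=\emptyset$ and $A_m=p_{jm}^{-1}(E)$. Then $e_1=he_0$ for a homeomorphism $h$ of $\Gamma_j$ with $\rho(h^{-1},\mathrm{id})<\eta$. Thus $h^{-1}(E)=g^{-1}(B)$ and $\rho(gh^{-1},g)<\mu/2$. Put $k=m+1$ and let $g_*$ be the composition of morphisms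
\[
\Gamma_{k}\xrightarrow{\ \hat p_{jm}\ }D(\Gamma_j,E)\xrightarrow{D(h^{-1})}D(\Gamma_j,g^{-1}(B))\xrightarrow{\ \hat g\ }D(\Delta,B)\xrightarrow{D(\psi)}D(\Delta,A)=\Delta'.
\]
Using \eqref{eq:Dh}, Lemma~\ref{lem:pullback}, \eqref{eq:Dh} again and \eqref{eq:factor}, we move the fold from left to right:
\begin{align*}
fg_*&=\psi\,d_{\Delta,B}\,\hat g\,D(h^{-1})\,\hat p_{jm}=\psi g\,d_{\Gamma_j,g^{-1}(B)}\,D(h^{-1})\,\hat p_{jm}\\
&=\psi gh^{-1}d_{\Gamma_j,E}\,\hat p_{jm}=\psi gh^{-1}p_{jk}.
\end{align*}
Therefore $\rho(fg_*,gp_{jk})\le\rho(\psi gh^{-1},gh^{-1})+\rho(gh^{-1},g)<\mu\le\kappa$.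

\emph{Step 3: choosing the sheet.} Let $z'=fg_*(y_k)$. Then $\rho(z',z)\le\rho(z',g(y_j))+\rho(g(y_j),z)<\mu+\lambda\le2\lambda$. The point $g_*(y_k)$ is $[z',0]$ or $[z',1]$, so one of the morphisms $g_*$, $\tau g_*$ sends $y_k$ to $[z',j_0]=s_{j_0}(z')$; call it $g'$. Then $fg'=fg_*$, and $\rho(g'(y_k),c)<\varepsilon$ by the choice of $\lambda$.
\end{proof}

\subsection*{Lifting through a morphism}
The next statement is the step of the back-and-forth argument: the projection of the sequence onto $\Gamma_i$ factors approximately through any morphism $f$ onto $\Gamma_i$, with control of one point. What matters is that the tolerance $\delta$ does not depend on $f$, because in the application $\delta$ is fixed before $f$ is constructed. The numbers $\lambda$ of Lemma~\ref{lem:onefold} do depend on $f$. Lemma~\ref{lem:points} bridges the gap: a small homeomorphism of $\Gamma_i$ reduces the initial error to zero, which is below every $\lambda$.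

\begin{proposition}\label{prop:lift}
For every $i\ge0$ and $\eta>0$ there is $\delta=\delta(i,\eta)\in(0,\eta]$ with the following property. If $f:\Delta\to\Gamma_i$ is a morphism, $c\in\Delta$, $y\in X$, $\rho(f(c),y_i)<\delta$, $\varepsilon>0$ and $i'\ge i$, then there are $j\ge i'$ and a morphism $g:\Gamma_j\to\Delta$ with
\[
\rho(fg,p_{ij})<\eta,\qquad\rho(g(y_j),c)<\varepsilon .
\]
\end{proposition}

\begin{proof}
Let $\delta\le\eta$ be given by Lemma~\ref{lem:points} for $\Gamma_i$ and $\eta/2$. Given the data, take $\theta\in\operatorname{Homeo}(\Gamma_i)$ with $\theta(y_i)=f(c)$ and $\rho(\theta,\mathrm{id})<\eta/2$. Let $f=f_1\cdots f_n$ with elementary maps $f_l:\Delta_l\to\Delta_{l-1}$, $\Delta_0=\Gamma_i$, $\Delta_n=\Delta$. Put $F_0=\mathrm{id}$, $F_l=f_1\cdots f_l$, $c_n=c$ and $c_{l-1}=f_l(c_l)$, so $c_0=f(c)$.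

First choose tolerances from the top down: $\varepsilon_n=\varepsilon$, and for $l=n,\dots,1$ let $\varepsilon_{l-1}$ be the number $\lambda$ of Lemma~\ref{lem:onefold} for $(f_l,c_l,\varepsilon_l)$. Then construct, from the bottom up, indices $i=j_0\le j_1\le\dots\le j_n$ and morphisms $g_l:\Gamma_{j_l}\to\Delta_l$ with $\rho(g_l(y_{j_l}),c_l)<\varepsilon_l$. Start with $g_0=\theta$, for which $g_0(y_i)=c_0$. Given $g_{l-1}$, choose $\kappa>0$ such that $F_{l-1}$ sends $\kappa$-close points to $\eta/(2n)$-close points. Since $\rho(g_{l-1}(y_{j_{l-1}}),f_l(c_l))<\varepsilon_{l-1}$, Lemma~\ref{lem:onefold} yields $j_l$ and $g_l$ with the required bound and with $\rho(f_lg_l,g_{l-1}p_{j_{l-1}j_l})<\kappa$. Apply $F_{l-1}$ on the left and $p_{j_lj_n}$ on the right: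
\[
\rho\big(F_lg_l\,p_{j_lj_n},\ F_{l-1}g_{l-1}\,p_{j_{l-1}j_n}\big)<\eta/(2n)\qquad(l=1,\dots,n).
\]
Adding these inequalities gives $\rho(fg_n,\theta p_{ij_n})<\eta/2$, hence $\rho(fg_n,p_{ij_n})<\eta$. Finally let $j=\max(i',j_n)$ and $g=g_np_{j_nj}$. Then $\rho(fg,p_{ij})<\eta$ and $g(y_j)=g_n(y_{j_n})$ is within $\varepsilon$ of $c$.
\end{proof}

\subsection*{Back and forth}

\begin{theorem}\label{thm:homog}
The continuum $X$ is homogeneous.
\end{theorem}

\begin{proof}
Let $x,y\in X$. Put $w_n=x$ for even $n$ and $w_n=y$ for odd $n$. We construct indices $0=m_0<m_1<\cdots$, morphisms $g_n:Y_n\to Y_{n-1}$ $(n\ge1)$, where $Y_n=\Gamma_{m_n}$, and numbers $\eta_n>0$. Write $P_{ab}=p_{m_am_b}:Y_b\to Y_a$ and $P_a=p_{m_a}:X\to Y_a$. In the diagram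
\[
\begin{array}{ccccccccc}
Y_0 & & \xleftarrow{\ P_{02}\ } & & Y_2 & & \xleftarrow{\ P_{24}\ } & & Y_4\ \cdots\\[3pt]
 & \nwarrow{\scriptstyle g_1} & & \swarrow{\scriptstyle g_2} & & \nwarrow{\scriptstyle g_3} & & \swarrow{\scriptstyle g_4} & \\[3pt]
 & & Y_1 & & \xleftarrow{\ P_{13}\ } & & Y_3 & & \cdots
\end{array}
\]
both rows have limit $X$; the point $x$ is followed in the upper row and $y$ in the lower row. The triangles will commute approximately, so that the odd-indexed $g_n$ define a map $H$ from the lower limit to the upper one and the even-indexed $g_n$ define its inverse.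

An error made in $Y_n$ is later pushed down by maps that are already constructed, and $\eta_n$ must be small with respect to all of them. Define finite sets $\mathcal F_n$ of continuous maps from $Y_n$ to spaces $Y_s$, $s\le n$, by
\[
\mathcal F_n=\{\mathrm{id}_{Y_n}\}\cup\{Fg_n:F\in\mathcal F_{n-1}\}\cup\{FP_{n-2,n}:F\in\mathcal F_{n-2}\},
\]
with $\mathcal F_{-1}=\mathcal F_{-2}=\emptyset$. The set $\mathcal F_n$ is determined by $m_0,\dots,m_n$ and $g_1,\dots,g_n$. If $F\in\mathcal F_n$, then $Fg_{n+1}\in\mathcal F_{n+1}$, and $FP_{nl}\in\mathcal F_l$ for $l\ge n$, $l\equiv n\pmod 2$; in particular $P_{nl}\in\mathcal F_l$. We require: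
\begin{enumerate}
\item[(H1)] $\rho(g_{n+1}g_{n+2},P_{n,n+2})<\eta_n$ for $n\ge0$;
\item[(H2)] $\rho\big(g_{n+1}(P_{n+1}(w_{n+1})),P_n(w_n)\big)<\delta(m_n,\eta_n)\le\eta_n$ for $n\ge0$;
\item[(H3)] if $F\in\mathcal F_n$ and $a,b\in Y_n$ satisfy $\rho(a,b)<\eta_n$, then $\rho(F(a),F(b))<2^{-n}$.
\end{enumerate}

\emph{Construction.} Let $\eta_0=1$; then (H3) holds for $\mathcal F_0=\{\mathrm{id}\}$. Let $m_1=1$ and $g_1=\theta p_{01}$, where $\theta\in\operatorname{Homeo}(\Gamma_0)$ satisfies $\theta(y_0)=x_0$. Then $g_1(P_1(w_1))=P_0(w_0)$, so (H2) holds for $n=0$. Suppose that $n\ge1$, that $m_0,\dots,m_n$, $g_1,\dots,g_n$, $\eta_0,\dots,\eta_{n-1}$ are chosen, and that (H2) holds for $n-1$. Choose $\eta_n$ satisfying (H3), by uniform continuity of the finitely many maps in $\mathcal F_n$. Apply Proposition~\ref{prop:lift} with $i=m_{n-1}$, $\eta=\eta_{n-1}$, $f=g_n$, $c=P_n(w_n)$, the point $w_{n-1}=w_{n+1}$ in the role of $y$, $\varepsilon=\delta(m_n,\eta_n)$ and $i'=m_n+1$. Its hypothesis is (H2) for $n-1$. It yields $m_{n+1}>m_n$ and $g_{n+1}$ satisfying (H1) for $n-1$ and (H2) for $n$.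

\emph{Basic estimate.} By (H1) and (H3), for $F\in\mathcal F_n$,
\begin{equation}\label{eq:tri}
\rho(Fg_{n+1}g_{n+2},FP_{n,n+2})<2^{-n}.
\end{equation}
We claim that for $F\in\mathcal F_n$,
\begin{equation}\label{eq:basic}
\rho\big(Fg_{n+1}P_{n+1},\ FP_{n,n+2}\,g_{n+3}P_{n+3}\big)<2^{1-n}.
\end{equation}
Compare both maps with $u=Fg_{n+1}g_{n+2}g_{n+3}P_{n+3}$. By \eqref{eq:tri}, the second map in \eqref{eq:basic} is within $2^{-n}$ of $u$. By \eqref{eq:tri} for $Fg_{n+1}\in\mathcal F_{n+1}$, the map $u$ is within $2^{-n-1}$ of $Fg_{n+1}P_{n+1,n+3}P_{n+3}=Fg_{n+1}P_{n+1}$. The sum of the errors is less than $2^{1-n}$.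

\emph{Limit maps.} Fix $r\ge0$ and consider the maps $P_{rn}g_{n+1}P_{n+1}:X\to Y_r$ for $n\ge r$, $n\equiv r\pmod2$. Since $P_{rn}P_{n,n+2}=P_{r,n+2}$, estimate \eqref{eq:basic} with $F=P_{rn}$ shows that the terms with indices $n$ and $n+2$ differ by less than $2^{1-n}$. So the maps converge uniformly to a continuous map $\phi_r:X\to Y_r$. For $r\le r'$ of the same parity, $P_{rr'}P_{r'n}=P_{rn}$ gives $P_{rr'}\phi_{r'}=\phi_r$ in the limit. By (L3) there are continuous maps $H,K:X\to X$ with $P_rH=\phi_r$ for even $r$ and $P_rK=\phi_r$ for odd $r$.

\emph{$H$ and $K$ are inverse to each other.} Let $r\le n$ be even and put $F=P_{rn}g_{n+1}\in\mathcal F_{n+1}$. As $n+1$ is odd and $F$ is uniformly continuous,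
\[
FP_{n+1}K=F\phi_{n+1}=\lim_l u_l,\qquad u_l=FP_{n+1,l}\,g_{l+1}P_{l+1}\quad(l\ \text{odd},\ l\ge n+1).
\]
By \eqref{eq:basic} for $FP_{n+1,l}\in\mathcal F_l$ we have $\rho(u_l,u_{l+2})<2^{1-l}$. Hence
\[
\rho(FP_{n+1}K,u_{n+1})\le 2^{-n}\big(1+\tfrac14+\tfrac1{16}+\cdots\big)=\tfrac43\,2^{-n}.
\]
By \eqref{eq:tri} for $P_{rn}\in\mathcal F_n$, the map $u_{n+1}=P_{rn}g_{n+1}g_{n+2}P_{n+2}$ is within $2^{-n}$ of $P_{rn}P_{n,n+2}P_{n+2}=P_r$. Letting $n\to\infty$ through even integers,
\[
P_rHK=\phi_rK=\lim_nP_{rn}g_{n+1}P_{n+1}K=P_r .
\]
This holds for all even $r$, so $HK=\mathrm{id}$ by the uniqueness in (L3). The computation used only that $r\equiv n$ and $l\equiv n+1\pmod 2$; for odd $r\le n$ and even $l$ it gives $P_rKH=P_r$, so $KH=\mathrm{id}$. Thus $H$ is a homeomorphism of $X$ onto itself.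

\emph{$H(y)=x$.} Let $r\le n$ be even, so that $w_{n+1}=y$ and $w_n=x$. By (H2), the point $g_{n+1}(P_{n+1}(y))$ is within $\eta_n$ of $P_n(x)$, and by (H3) for $P_{rn}\in\mathcal F_n$ the point $P_{rn}g_{n+1}P_{n+1}(y)$ is within $2^{-n}$ of $P_{rn}P_n(x)=P_r(x)$. In the limit, $P_rH(y)=\phi_r(y)=P_r(x)$ for all even $r$, and hence $H(y)=x$.
\end{proof}

Theorem~\ref{thm:homog}, Proposition~\ref{prop:indec} and the last paragraph of Section~\ref{sec:X} together prove Theorem~\ref{thm:main}.

\begin{thebibliography}{9}

\bibitem{And1} R. D. Anderson, Ann. of Math. 67 (1958), 313--324.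

\bibitem{And2} R. D. Anderson, Ann. of Math. 68 (1958), 1--16.

\bibitem{Eff} E. G. Effros, Ann. of Math. 81 (1965), 38--55.

\bibitem{MOT} J. C. Mayer, L. G. Oversteegen, E. D. Tymchatyn, \emph{The Menger curve. Characterization and extension of homeomorphisms of non-locally-separating closed subsets}, Dissertationes Math. 252 (1986).

\bibitem{PID} \emph{PID Expressed As Finit}, \texttt{https://proxieslive.com/category/\allowbreak cheap-private-proxies/}

\end{thebibliography}
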